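\title{A semi-minimal countable Boolean semi-topological group}

\begin{abstract}
A semi-topological group is semi-minimal if its topology cannot be weakened to a strictly coarser Hausdorff topology in which all translations are continuous. We show that the countably infinite Boolean group, and more generally every countably infinite abelian torsion group, carries a semi-minimal topology that is homeomorphic to $\mathbb{Q}$. This disproves the conjecture that no countably infinite Boolean semi-topological group is semi-minimal. The topology is defined by digit expansions along a tower of finite subgroups, with digit sets whose difference sets are as large as possible. We also show that a countably infinite semi-minimal Boolean semi-topological group is second countable, has a base of regular open sets, is covered by finitely many translates of the closure of any neighborhood of zero, and is never a topological group.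
\end{abstract}

\section{The problem and the results}\label{sec:intro}

A \emph{semi-topological group} is a group $G$ with a Hausdorff topology for which the operation $G\times G\to G$, $(x,y)\mapsto xy$, is separately continuous, that is, continuous in each variable when the other is fixed. Neither joint continuity nor continuity of inversion is required. A semi-topological group $X$ is \emph{semi-minimal} if every continuous bijective homomorphism from $X$ to a semi-topological group is a topological isomorphism, that is, has a continuous inverse. A group is \emph{Boolean} if $x^2=e$ for every element $x$. A Boolean group is abelian, because $xy=(xy)^{-1}=y^{-1}x^{-1}=yx$, and so it is a vector space over the field $\mathbb{F}_2$. Up to isomorphism there is exactly one countably infinite Boolean group, the vector space of countably infinite dimension.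

From now on all groups are abelian and written additively. We call a topology on a group $G$ \emph{shift-invariant} if every translation $x\mapsto x+b$ is a homeomorphism. The inverse of a translation is a translation, so the Hausdorff shift-invariant topologies on $G$ are exactly the topologies that make $G$ a semi-topological group. Semi-minimality is minimality among these topologies.

\begin{lemma}\label{lem:reform}
A semi-topological group $(G,\tau)$ is semi-minimal if and only if every Hausdorff shift-invariant topology $\tau'\subset\tau$ on $G$ equals $\tau$.
\end{lemma}

\begin{proof}
If $\tau'\subset\tau$ is Hausdorff and shift-invariant, the identity map $(G,\tau)\to(G,\tau')$ is a continuous bijective homomorphism, and its inverse is continuous only if $\tau'=\tau$. Conversely, let $h\colon G\to Y$ be a continuous bijective homomorphism to a semi-topological group. The preimages of the open subsets of $Y$ form a Hausdorff shift-invariant topology $\tau'\subset\tau$, and $h^{-1}$ is continuous if $\tau'=\tau$.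
\end{proof}

A continuous bijection from a compact space to a Hausdorff space maps closed sets to closed sets, so it is a homeomorphism. Hence every compact semi-topological group is semi-minimal, and in particular every finite one is. This source of examples gives nothing of countably infinite size.

\begin{lemma}\label{lem:compact}
A compact semi-topological group is finite or uncountable.
\end{lemma}

\begin{proof}
Let $X$ be compact and countable. It is a countable union of closed singletons, so by the Baire category theorem for compact Hausdorff spaces some point is isolated. Translations are homeomorphisms, so every point is isolated, and a compact discrete space is finite.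
\end{proof}

The first topologies that one tries on the countably infinite Boolean group $B=\bigoplus_{i\ge1}\mathbb{Z}/2$ can be weakened. The discrete topology is strictly finer than the topology $\tau_1$ that $B$ inherits from the compact group $K=\prod_{i\ge1}\mathbb{Z}/2$. The topology $\tau_1$ is not minimal either. Let $p=(1,1,1,\dots)\in K\setminus B$. The quotient map $K\to K/\{0,p\}$ is injective on $B$, and in the Hausdorff group topology pulled back along it the sequence $(1,\dots,1,0,0,\dots)$ converges to $0$, which it does not do in $\tau_1$. Moreover, shift-invariant topologies are much easier to produce than group topologies: the translates of any family of subsets generate one. With so many competitors, one expects that a Hausdorff shift-invariant topology on $B$ can always be weakened a little further. This is the conjecture posed in \cite{MO}.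

\medskip
\noindent\textbf{Conjecture.} \emph{No countably infinite Boolean semi-topological group is semi-minimal.}
\medskip

The conjecture is false.

\begin{theorem}\label{thm:boolean}
The countably infinite Boolean group carries a metrizable shift-invariant topology, homeomorphic to $\mathbb{Q}$, for which it is semi-minimal.
\end{theorem}

\begin{theorem}\label{thm:torsion}
Every countably infinite abelian torsion group carries a metrizable shift-invariant topology, homeomorphic to $\mathbb{Q}$, for which it is semi-minimal.
\end{theorem}

Theorem~\ref{thm:torsion} contains Theorem~\ref{thm:boolean}. We prove both, because the topology in the Boolean case is given by an explicit formula, while the general case uses a random choice. The third result limits what a counterexample can look like. Recall that a subset $V$ of a topological space is \emph{regular open} if $V=\operatorname{int}\overline{V}$.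

\begin{theorem}\label{thm:limits}
Let $X$ be a countably infinite Boolean semi-topological group that is semi-minimal. Then
\begin{enumerate}
\item[(i)] $X$ is second countable, and its regular open sets form a base;
\item[(ii)] for every neighborhood $N$ of $0$ there is a finite set $E\subset X$ with $E+\overline{N}=X$;
\item[(iii)] $X$ is not a topological group.
\end{enumerate}
\end{theorem}

By (iii) the conjecture is true for topological groups, and separate continuity cannot be improved to joint continuity in Theorem~\ref{thm:boolean}. Our topology has the shape that Theorem~\ref{thm:limits} prescribes: it has a countable base at $0$ of clopen sets $W_n$, finitely many translates of each $W_n$ partition the group, and the sets $W_n$ are very far from being subgroups. Section~\ref{sec:idea} isolates the finite object behind the construction, Section~\ref{sec:digits} builds the topology from a tower of such objects, Section~\ref{sec:exist} constructs them, and Section~\ref{sec:limits} proves Theorem~\ref{thm:limits}.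

\section{Separating sets and full transversals}\label{sec:idea}

In a shift-invariant topology the Hausdorff property can be recorded by neighborhoods of $0$ alone. Let $G$ be a semi-topological group and $a\in G\setminus\{0\}$. An \emph{$a$-set} is an open set $U\ni0$ with $U\cap(a+U)=\emptyset$; equivalently, $a\notin U-U$, where $U-U=\{u-u':u,u'\in U\}$.

\begin{lemma}\label{lem:asets}
Let $(G,\tau)$ be a semi-topological group.
\begin{enumerate}
\item[(a)] For each $a\ne0$, every neighborhood of $0$ contains an $a$-set.
\item[(b)] If $U_a$ is an $a$-set for each $a\ne0$, then the topology $\tau'$ with subbase $\{g+U_a:g\in G,\ a\ne0\}$ is Hausdorff, shift-invariant and contained in $\tau$.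
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $N$ be an open neighborhood of $0$, and take disjoint open sets $A\ni0$ and $B\ni a$. The set $U=N\cap A\cap(B-a)$ is open and contains $0$, and $U\cap(a+U)\subset A\cap B=\emptyset$.

(b) The subbase consists of $\tau$-open sets, and translations permute it. Distinct points $g,g'$ are separated by $g+U_a$ and $g+a+U_a$, where $a=g'-g$.
\end{proof}

Suppose that we want to prove that $\tau$ is minimal, and let $\tau'\subset\tau$ be Hausdorff and shift-invariant. We know very little about $\tau'$. Lemma~\ref{lem:asets} gives a $\tau'$-open set $U\ni0$ with $U\cap(a+U)=\emptyset$, and $U$ contains some basic $\tau$-neighborhood $W$ of $0$. From $U$ we can form new $\tau'$-neighborhoods of $0$ by intersecting finitely many translates: for finite $F\subset W$ let $O=\bigcap_{f\in F}(U-f)$. If $x\in O$, then $x+F\subset U$, so $x+F$ misses $a+W$; that is,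
\[
O\cap(a+W-F)=\emptyset .
\]
To force $O$ to be small we therefore need $W-F$, and so $W-W$, to be large. In a topological group the opposite holds, since $W-W$ shrinks with $W$. In any Hausdorff shift-invariant topology each fixed $b\neq0$ must drop out of $W-W$ when $W$ is small enough. The most one can ask for is a base $(W_n)$ at $0$ in which each $W_n-W_n$ misses only finitely many points. The finite version of this requirement is the following.

\begin{definition}\label{def:full}
Let $H$ be a subgroup of a finite abelian group $K$. A \emph{transversal} of $H$ in $K$ is a set $Z\subset K$ that contains $0$ and has exactly one element in each coset of $H$. It is \emph{full} if $Z-Z\supset K\setminus H$.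
\end{definition}

For a transversal $Z$, every element of $K$ is $h+z$ for unique $h\in H$ and $z\in Z$. Two distinct elements of $Z$ lie in different cosets, so $(Z-Z)\cap H=\{0\}$. Thus a transversal is full exactly when its difference set is as large as possible.

\begin{example}\label{ex:cube}
Let $K$ be Boolean, $|H|=q$ and $[K:H]=N>1$. The nonzero elements of $Z-Z=Z+Z$ come from the $N(N-1)/2$ unordered pairs in $Z$, and $|K\setminus H|=q(N-1)$, so a full transversal requires $N\ge2q$. The smallest case with $H\ne\{0\}$ is $q=2$, $N=4$. Take $K=\mathbb{F}_2^3$, write its elements as words $hst$, and let $a=100$, $H=\{000,a\}$ and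
\[
Z=\{000,\ 010,\ 001,\ 111\}.
\]
The cosets of $H$ are given by the last two letters, so $Z$ is a transversal. The six sums of pairs are $010$, $001$, $111$ (with $000$) and
\[
010+001=011,\qquad 010+111=101,\qquad 001+111=110 .
\]
These are the six elements of $K\setminus H$, so $Z$ is full.

Now run the argument above in $K$. Let $U\supset Z$ satisfy $U\cap(a+U)=\emptyset$. A point of $U$ in $a+Z$ would lie in $U\cap(a+U)$, and $K=Z\cup(a+Z)$, so $U=Z$. We have
\[
Z+010=\{010,000,011,101\},\qquad Z+001=\{001,011,000,110\},
\]
and therefore $Z\cap(Z+010)\cap(Z+001)=\{000\}$. A set that was only known to contain $Z$ and to separate $0$ from $a$ has, together with its translates, isolated the point $0$. For the transversal $Z'=\{000,010,001,011\}$, a subgroup, every translate $Z'+f$ with $f\in Z'$ equals $Z'$, and nothing is gained.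
\end{example}

\section{The topology of digit expansions}\label{sec:digits}

We now stack transversals. Throughout this section $G$ is an infinite abelian group that is the union of finite subgroups
\[
\{0\}\ne H_0\subset H_1\subset H_2\subset\cdots,
\]
and $Z_k$ is a transversal of $H_k$ in $H_{k+1}$ for each $k\ge0$. The goal is the following statement.

\begin{proposition}\label{prop:key}
If every $Z_k$ is full, then $G$ carries a metrizable shift-invariant topology, homeomorphic to $\mathbb{Q}$, for which it is semi-minimal.
\end{proposition}

\subsection*{Heads, digits and tails}

\begin{lemma}\label{lem:digits}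
For each $n\ge0$, every $x\in G$ can be written in exactly one way as
\[
x=h+\sum_{k\ge n}z_k,\qquad h\in H_n,\quad z_k\in Z_k,
\]
with $z_k=0$ for all but finitely many $k$.
\end{lemma}

\begin{proof}
Let $x\in H_m$ with $m>n$. Write $x=x'+z_{m-1}$ with $x'\in H_{m-1}$ and $z_{m-1}\in Z_{m-1}$, and continue with $x'$ until level $n$ is reached. For uniqueness take two expansions of $x$ and $m>n$ such that all terms of index $k\ge m$ vanish in both. In each of them $h+z_n+\dots+z_{m-2}$ lies in $H_{m-1}$, so $z_{m-1}$ is the element of $Z_{m-1}$ in the coset $x+H_{m-1}$ and is the same for both. Subtract it and descend.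
\end{proof}

We call $h=\kappa_n(x)$ the \emph{head of $x$ at level $n$}. An expansion at level $n$ becomes one at level $n+1$ by absorbing $z_n$ into the head. Hence the \emph{digits} $z_k=z_k(x)$ do not depend on the level, and $\kappa_{n+1}(x)=\kappa_n(x)+z_n(x)$. Let $W_n$ be the set of \emph{tails}, the finite sums $\sum_{k\ge n}z_k$ with $z_k\in Z_k$. Lemma~\ref{lem:digits} says that
\begin{equation}\label{eq:part}
G=\bigsqcup_{h\in H_n}(h+W_n),\qquad h+W_n=\kappa_n^{-1}(h),\qquad W_n=\bigsqcup_{z\in Z_n}(z+W_{n+1}).
\end{equation}
Since $0$ is a digit at every level, $W_{n+1}\subset W_n$, and $Z_k\subset W_n$ for $k\ge n$. Let $\mathcal{P}_n=\{h+W_n:h\in H_n\}$. By \eqref{eq:part} it is a finite partition of $G$, and each of its cells is a union of cells $h+z+W_{n+1}$ of $\mathcal{P}_{n+1}$. So $\bigcup_n\mathcal{P}_n$ is a base of a topology $\tau$, in which two points are close when they have the same head at a high level.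

\begin{lemma}\label{lem:top}
The topology $\tau$ is metrizable and shift-invariant, the sets $W_n$ form a base at $0$, and $(G,\tau)$ is homeomorphic to $\mathbb{Q}$.
\end{lemma}

\begin{proof}
If $x\ne y$ both lie in $H_n$, then $\kappa_n(x)=x\ne y=\kappa_n(y)$. So we may put $d(x,y)=2^{-n}$ for $x\neq y$, where $n$ is least with $\kappa_n(x)\ne\kappa_n(y)$, and $d(x,x)=0$. If $x,y$ have the same heads at all levels below $n$, and so do $y,w$, then so do $x,w$; this is the inequality $d(x,w)\le\max\{d(x,y),d(y,w)\}$. Since the partitions refine each other, the ball $\{y:d(x,y)<2^{-n}\}$ is the cell of $\mathcal{P}_n$ that contains $x$. Thus $d$ is an ultrametric that generates $\tau$, and the cells $W_n$ containing $0$ form a base at $0$.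

Adding an element $b\in H_m$ changes only the head at a level $n\ge m$: we have $b+(h+W_n)=(b+h)+W_n\in\mathcal{P}_n$. So translation by $b$ permutes $\bigcup_{n\ge m}\mathcal{P}_n$, which is also a base, and it is a homeomorphism.

By \eqref{eq:part} the infinite group $G$ is covered by finitely many translates of $W_n$, so $W_n$ is infinite, every cell is infinite, and no point is isolated. By Sierpi\'nski's theorem, every nonempty countable metrizable space without isolated points is homeomorphic to $\mathbb{Q}$.
\end{proof}

\subsection*{Minimality}

So far the transversals were arbitrary. Fullness enters through one combinatorial lemma, which repeats the computation of Example~\ref{ex:cube} at each of the levels $n,\dots,M-1$: a nonzero digit in this range allows us to push $x$ into $a+W_n$ by adding a single digit.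

\begin{lemma}\label{lem:trap}
Suppose that every $Z_k$ is full. Let $n<M$, $a\in H_n$ and $F=Z_n\cup\dots\cup Z_{M-1}$. If $x\in G$ and $(x+F)\cap(a+W_n)=\emptyset$, then $x\in H_n+W_M$.
\end{lemma}

\begin{proof}
Suppose that $z_k(x)\ne0$ for some $k$ with $n\le k<M$. Write $x=y+w$ with $y=\kappa_{k+1}(x)$ and $w\in W_{k+1}$. The only element of $Z_k$ in $H_k$ is $0$, so $z_k(x)\notin H_k$ and $y=\kappa_k(x)+z_k(x)\notin H_k$. As $a\in H_n\subset H_k$, we get $y-a\in H_{k+1}\setminus H_k$. By fullness $y-a=z-f$ with $z,f\in Z_k$. Then
\[
x+f=a+z+w\in a+W_k\subset a+W_n
\]
with $f\in F$, contrary to the hypothesis. So the digits $z_n(x),\dots,z_{M-1}(x)$ vanish, and $x=\kappa_n(x)+\sum_{k\ge M}z_k(x)\in H_n+W_M$.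
\end{proof}

The lemma does not place $x$ in $W_M$, only in one of the cells $q+W_M$ with $q\in H_n$. This loss is unavoidable: the set $U$ supplied by the coarser topology contains $W_n$ and misses $a+W_n$, but we have no control over how it meets the other cells of $\mathcal{P}_n$. What saves the argument is that $n$ stays fixed while $M$ is free. The sets $H_n+W_M$ shrink to the finite set $H_n$, and a second use of the Hausdorff property separates $0$ from the remaining points of $H_n$. The choices must be made in this order: first $U$ and $n$, then the separation of $H_n$, and only then $M$.

\begin{proof}[Proof of Proposition~\ref{prop:key}]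
By Lemmas~\ref{lem:reform} and~\ref{lem:top} it remains to show that every Hausdorff shift-invariant topology $\tau'\subset\tau$ equals $\tau$. It suffices to show that every $W_m$ is a $\tau'$-neighborhood of $0$. Indeed, if $V$ is $\tau$-open and $x\in V$, then $x+W_m\subset V$ for some $m$, and $x+W_m$ is then a $\tau'$-neighborhood of $x$. Fix $m$ and $a\in H_0\setminus\{0\}$.

By Lemma~\ref{lem:asets}(a), applied to $\tau'$, there is a $\tau'$-open set $U\ni0$ with $U\cap(a+U)=\emptyset$. It is $\tau$-open, so $W_n\subset U$ for some $n$.

For each $q\in H_n\setminus\{0\}$ choose disjoint $\tau'$-open sets $A_q\ni0$ and $B_q\ni q$. The finite intersection $A=\bigcap_qA_q$ is a $\tau'$-open neighborhood of $0$. Each $B_q$ is a $\tau$-neighborhood of $q$, so there is $M>\max\{m,n\}$ with $q+W_M\subset B_q$ for all these $q$. Then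
\begin{equation}\label{eq:sep}
A\cap(q+W_M)=\emptyset\qquad\text{for all } q\in H_n\setminus\{0\}.
\end{equation}

Let $F=Z_n\cup\dots\cup Z_{M-1}$ and $O=\bigcap_{f\in F}(U-f)$. The set $F$ is finite and $F\subset W_n\subset U$, so $O$ is a $\tau'$-open neighborhood of $0$. If $x\in O$, then $x+F\subset U$, while $a+W_n\subset a+U$ is disjoint from $U$. Lemma~\ref{lem:trap} gives $O\subset H_n+W_M$. With \eqref{eq:sep} this yields $A\cap O\subset W_M\subset W_m$, and $A\cap O$ is a $\tau'$-open neighborhood of $0$.
\end{proof}

\begin{remark}\label{rem:hyp}
The finiteness of the groups $H_n$ is what makes $A$ and $O$ finite intersections, and hence $\tau'$-open. Fullness is used only in Lemma~\ref{lem:trap}, and it cannot be dropped. If every $Z_k$ is a subgroup, then every $W_n$ is a subgroup, $(x+W_n)-(y+W_n)=x-y+W_n$, and $\tau$ is a group topology; for Boolean $G$ it is then not semi-minimal by Theorem~\ref{thm:limits}(iii).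
\end{remark}

\begin{remark}\label{rem:notgroup}
With full transversals the sets $W_n$ meet the requirement formulated in Section~\ref{sec:idea}. An element $x\notin H_n$ lies in $H_{k+1}\setminus H_k\subset Z_k-Z_k$ for some $k\ge n$, so $W_n-W_n\supset G\setminus H_n$. It follows that $\tau$ is not a group topology: continuity of subtraction at $(0,0)$ would give $W_n-W_n\subset W_0$ for some $n$, but $W_0$ misses the infinite set $a+W_0$ for $a\in H_0\setminus\{0\}$.
\end{remark}

\section{Constructing full transversals}\label{sec:exist}

\subsection*{Boolean groups}

Suppose that $K=H\oplus C$. The transversals of $H$ in $K$ are the graphs $Z=\{(\varphi(c),c):c\in C\}$ of maps $\varphi\colon C\to H$ with $\varphi(0)=0$. A difference of two points of the graph has the form $(\varphi(c+c_0)-\varphi(c),c_0)$, and $K\setminus H$ consists of the pairs $(h,c_0)$ with $c_0\ne0$. So $Z$ is full if and only if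
\begin{equation}\label{eq:onto}
\text{for every } c_0\in C\setminus\{0\} \text{ the map } c\mapsto\varphi(c+c_0)-\varphi(c) \text{ is onto } H.
\end{equation}
For a homomorphism $\varphi$ these maps are constant. For a quadratic $\varphi$ they are affine, and an affine map into a field $\mathbb{F}_q$, viewed as a line over itself, is onto as soon as it is not constant. In characteristic $2$ the map $s\mapsto s^2$ is additive, and the bound $|C|\ge2|H|$ of Example~\ref{ex:cube} excludes $C=\mathbb{F}_q$ in any case, so we use two variables.

\begin{lemma}\label{lem:field}
Let $q$ be a power of $2$, $q\ge2$, let $K=\mathbb{F}_q^3$ and $H=\mathbb{F}_q\times\{0\}\times\{0\}$. Then $Z=\{(st,s,t):s,t\in\mathbb{F}_q\}$ is a full transversal of $H$ in $K$.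
\end{lemma}

\begin{proof}
The set $Z$ is the graph of $\varphi(s,t)=st$ on $C=\mathbb{F}_q^2$, and $\varphi(0,0)=0$. For $(s_0,t_0)\ne(0,0)$,
\[
(s+s_0)(t+t_0)-st=st_0+s_0t+s_0t_0 .
\]
If $t_0\ne0$, this takes every value in $\mathbb{F}_q$ as $s$ varies with $t=0$; if $s_0\ne0$, it takes every value as $t$ varies with $s=0$. So \eqref{eq:onto} holds.
\end{proof}

For $q=2$ this is the transversal of Example~\ref{ex:cube}.

\begin{proof}[Proof of Theorem~\ref{thm:boolean}]
Let $H_0$ be a group of order $2$. Suppose that $H_n$ is a Boolean group of order $q=2^{3^n}$. It is isomorphic to the additive group of $\mathbb{F}_q$, since both are vector spaces of dimension $3^n$ over $\mathbb{F}_2$. Fix an isomorphism and put $H_{n+1}=H_n\oplus\mathbb{F}_q^2$, a Boolean group of order $q^3=2^{3^{n+1}}$. Lemma~\ref{lem:field} gives a full transversal $Z_n$ of $H_n$ in $H_{n+1}$. The union $G=\bigcup_nH_n$ is the countably infinite Boolean group, and Proposition~\ref{prop:key} applies.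
\end{proof}

\subsection*{Torsion groups}

In a general torsion group $H_n$ need not be a direct summand of $H_{n+1}$, and no field structure is available. But a transversal of index $N$ has about $N^2$ differences to cover fewer than $N|H|$ elements, so for large $N$ a random transversal should be full.

\begin{lemma}\label{lem:random}
Let $H$ be a subgroup of a finite abelian group $K$, with $q=|H|$ and $N=[K:H]$. If $Nq\,e^{-N/(3q)}<1$, then $H$ has a full transversal in $K$.
\end{lemma}

\begin{proof}
Put $z_H=0$, and for each coset $C\ne H$ choose $z_C\in C$ uniformly at random, independently for different cosets. Then $Z=\{z_C:C\in K/H\}$ is a transversal. Fix $y\in K\setminus H$. We bound the probability that $y\notin Z-Z$.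

For a coset $C$ consider the event $z_{C+y}-z_C=y$. The cosets $C$ and $C+y$ are distinct, so at least one of them differs from $H$. Given the value of the other variable, the variable attached to that coset is uniform on it. Hence $z_{C+y}-z_C$ is uniform on $y+H$, and the event has probability $1/q$.

To get independent events we need disjoint pairs $\{C,C+y\}$. The map $C\mapsto C+y$ splits $K/H$ into $N/d$ cycles of length $d$, where $d\ge2$ is the order of $y+H$ in $K/H$. Going along a cycle we find $\lfloor d/2\rfloor$ disjoint pairs, and $\lfloor d/2\rfloor\ge d/3$: for even $d$ this reads $d/2\ge d/3$, and for odd $d\geq 3$ it reads $3(d-1)\ge2d$. So there are at least $N/3$ disjoint pairs. The corresponding events depend on disjoint sets of variables and are independent. If $y\notin Z-Z$, all of them fail, which has probability at most $(1-1/q)^{N/3}\le e^{-N/(3q)}$.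

There are fewer than $Nq$ elements $y\in K\setminus H$, so $Z$ fails to be full with probability at most $Nq\,e^{-N/(3q)}<1$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:torsion}]
Let $G=\{g_0,g_1,\dots\}$ be a countably infinite abelian torsion group. Finitely many elements of finite order generate a finite subgroup. Let $H_0$ be generated by one nonzero element. Given $H_n$ of order $q$, choose $N_0$ with $Nq\,e^{-N/(3q)}<1$ for all $N\ge N_0$, and let $H_{n+1}$ be generated by $H_n$, $g_n$ and any $N_0q$ distinct elements of $G$. Then $H_{n+1}$ is finite and $[H_{n+1}:H_n]\ge N_0$, so Lemma~\ref{lem:random} gives a full transversal $Z_n$. Since $g_n\in H_{n+1}$, the groups $H_n$ exhaust $G$, and Proposition~\ref{prop:key} applies.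
\end{proof}

Countability and torsion are used only to write $G$ as an increasing union of a sequence of finite subgroups.

\section{Necessary conditions for semi-minimality}\label{sec:limits}

Let $(X,\tau)$ be a countably infinite Boolean semi-topological group that is semi-minimal. Each part of Theorem~\ref{thm:limits} is proved by constructing a coarser Hausdorff shift-invariant topology, which must equal $\tau$ by Lemma~\ref{lem:reform}. In $X$ we have $-x=x$.

\begin{proof}[Proof of Theorem~\ref{thm:limits}(i)]
Choose an $a$-set $U_a$ for each $a\ne0$. By Lemma~\ref{lem:asets}(b) and semi-minimality the translates $g+U_a$ form a subbase of $\tau$. There are countably many of them, so $\tau$ is second countable.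

An open set $V$ always satisfies $V\subset\operatorname{int}\overline{V}$. If $V_1,V_2$ are regular open, then $\operatorname{int}\overline{V_1\cap V_2}\subset\operatorname{int}\overline{V_1}\cap\operatorname{int}\overline{V_2}=V_1\cap V_2$, so $V_1\cap V_2$ is regular open. Hence the regular open sets form a base of a topology $\tau_s\subset\tau$. Translations are $\tau$-homeomorphisms and permute the regular open sets, so $\tau_s$ is shift-invariant. Let $A,B$ be disjoint $\tau$-open sets, and put $A^*=\operatorname{int}\overline{A}\supset A$ and $B^*=\operatorname{int}\overline{B}\supset B$. The set $A^*$ is regular open, because $\overline{A^*}\subset\overline{A}$ gives $\operatorname{int}\overline{A^*}\subset A^*$, and the same holds for $B^*$. The open set $A$ misses $\overline{B}$, hence $B^*$; the open set $B^*$ then misses $\overline{A}$, hence $A^*$. So $\tau_s$ is Hausdorff, and $\tau_s=\tau$.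
\end{proof}

For (ii), suppose that finitely many translates of $\overline{N}$ never cover $X$. We use this room to find points $x_k\notin N$ and $a$-sets $U_a$ whose translates generate a topology in which $x_k\to0$. A translate $g+U_a$ contains $0$ when $g\in U_a$, and it contains $x_k$ when $g+x_k\in U_a$. So we need
\[
g\in U_a\implies g+x_k\in U_a\text{ for all large }k .
\]
This forces us to enlarge the sets step by step, adding neighborhoods of the points $g+x_k$, without destroying the property of being an $a$-set. One step is possible when $x$ avoids finitely many translates of the closure; the closure is needed because a whole neighborhood of $g+x$ is added.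

\begin{lemma}\label{lem:enlarge}
Let $X$ be a Boolean semi-topological group, $a\ne0$, $U$ an $a$-set, $D\subset U$ finite, and $x\notin D+a+\overline{U}$. Then every neighborhood of $0$ contains an open neighborhood $M$ of $0$ such that $U\cup(D+x+M)$ is an $a$-set.
\end{lemma}

\begin{proof}
For $g\in D$ the point $g+x$ lies outside the closed set $a+\overline{U}$, so $(g+x+M_g)\cap(a+U)=\emptyset$ for some open neighborhood $M_g$ of $0$. For $g,g'\in D$ the element $b=g+g'+a$ is nonzero, since otherwise $g=a+g'\in U\cap(a+U)$; let $M_{g,g'}$ be a $b$-set. Let $M$ be the intersection of all $M_g$, all $M_{g,g'}$ and the interior of the given neighborhood, and put $P=D+x+M$. The set $U\cup P$ is open and contains $0$. Its intersection with $a+(U\cup P)$ is the union of four sets. The set $U\cap(a+U)$ is empty by hypothesis, and $P\cap(a+U)$ is empty by the choice of the $M_g$. The set $U\cap(a+P)$ equals $a+\bigl((a+U)\cap P\bigr)$ because $a+a=0$, so it is empty. Finally, $P\cap(a+P)$ is the union of the sets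
\[
(g+x+M)\cap(a+g'+x+M)=g+x+\bigl(M\cap(g+g'+a+M)\bigr),
\]
which are empty by the choice of the $M_{g,g'}$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:limits}(ii)]
Passing to the interior of $N$ can only shrink $\overline{N}$, so we may assume that $N$ is open. Suppose that $E+\overline{N}\ne X$ for all finite $E$. Call a set \emph{bounded} if it is contained in $E+N$ for some finite $E$. Its closure is then contained in the closed set $E+\overline{N}$. So finitely many translates of closures of bounded sets never cover $X$.

Enumerate $X=\{g_1,g_2,\dots\}$ and $X\setminus\{0\}=\{a_1,a_2,\dots\}$, and let $X_k=\{g_1,\dots,g_k\}$. We construct points $x_k$ and bounded $a_j$-sets $U_j^{j-1}\subset U_j^{j}\subset U_j^{j+1}\subset\cdots$. At stage $k\ge1$ the sets $U_j^{k-1}$ with $j<k$ are given. Let $U_k^{k-1}\subset N$ be any $a_k$-set, and choose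
\[
x_k\notin\overline{N}\cup\bigcup_{j\le k}\bigl(X_k+a_j+\overline{U_j^{k-1}}\bigr).
\]
For each $j\le k$ apply Lemma~\ref{lem:enlarge} to $U_j^{k-1}$, $D=X_k\cap U_j^{k-1}$ and $x_k$. It gives an open neighborhood $M\subset N$ of $0$ such that $U_j^k=U_j^{k-1}\cup(D+x_k+M)$ is an $a_j$-set, and this set is again bounded.

Let $U_j=\bigcup_kU_j^k$. It is an $a_j$-set, since two points of $U_j$ that differ by $a_j$ would lie in a common $U_j^k$. Let $g\in U_j$. For all large $k$ we have $k\ge j$, $g\in X_k$ and $g\in U_j^{k-1}$, and then $g+x_k\in U_j^k\subset U_j$. By Lemma~\ref{lem:asets}(b) the translates of the sets $U_j$ generate a Hausdorff shift-invariant topology $\tau'\subset\tau$. If $0\in g+U_j$, then $g\in U_j$, so $x_k\in g+U_j$ for all large $k$. A basic $\tau'$-neighborhood of $0$ is a finite intersection of such translates, so $x_k\to0$ in $\tau'$. But $x_k\notin N$ for all $k$, so $x_k\not\to0$ in $\tau$. Thus $\tau'\ne\tau$, which contradicts semi-minimality.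
\end{proof}

In a topological group the closure in (ii) can be removed, and $X$ then embeds in a compact group, where the quotient argument of Section~\ref{sec:intro} applies. We recall two standard facts. A Hausdorff abelian topological group is \emph{precompact} if for every neighborhood $O$ of $0$ finitely many translates of $O$ cover it; such a group is topologically isomorphic to a dense subgroup of a compact Hausdorff abelian topological group, its completion. The quotient of a topological group by a closed normal subgroup is a Hausdorff topological group.

\begin{proof}[Proof of Theorem~\ref{thm:limits}(iii)]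
Suppose that $X$ is a topological group. Let $O$ be a neighborhood of $0$, and choose by joint continuity a neighborhood $N$ of $0$ with $N+N\subset O$. If $x\in\overline{N}$, the neighborhood $x+N$ of $x$ meets $N$, say $x+u=u'$ with $u,u'\in N$, and $x=u+u'\in N+N$. So $\overline{N}\subset O$, and (ii) gives a finite $E$ with $E+O=X$. Thus $X$ is precompact.

Let $K$ be its completion. The continuous map $y\mapsto y+y$ vanishes on the dense set $X$, so $K$ is Boolean. It is infinite, hence uncountable by Lemma~\ref{lem:compact}, and there is $p\in K\setminus X$. The set $\{0,p\}$ is a subgroup because $p+p=0$, and it is closed because it is finite. The quotient map $\rho\colon K\to K/\{0,p\}$ is a continuous homomorphism to a Hausdorff topological group, and it is injective on $X$ because $p\notin X$. So $\rho|_X\colon X\to\rho(X)$ is a continuous bijective homomorphism of semi-topological groups. Since $X$ is dense, some net $(x_\alpha)$ in $X$ converges to $p$ in $K$. It does not converge to $0$, as $p\ne0$ and $K$ is Hausdorff, but $\rho(x_\alpha)\to\rho(p)=\rho(0)$. Hence the inverse of $\rho|_X$ is not continuous, which contradicts semi-minimality.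
\end{proof}

The proof of (i) does not use that $X$ is Boolean. In (ii) this hypothesis lets one condition handle both $P\cap(a+U)$ and $U\cap(a+P)$, and it allows us to ignore signs. In (iii) it makes every point $p\in K\setminus X$ generate a closed subgroup that meets $X$ only in $0$. Countability gives the countable subbase in (i), the enumerations in (ii) and the point $p$ in (iii). For (iii) it is indispensable: the compact group $\prod_{i\ge1}\mathbb{Z}/2$ is a semi-minimal Boolean topological group.

\begin{thebibliography}{9}

\bibitem{MO}
``The phenomemnon of minimality is well-studied in the realm of topological groups.'',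
\texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak 292652/\allowbreak on-minimality-of-\allowbreak semitopological-and-\allowbreak quasitopological-groups}

\end{thebibliography}
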